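# Large antichains in convex families of sets

## 1. Two theorems on convex families

For $m\ge 0$ put
$$c_m=\binom{m}{\lfloor m/2\rfloor}\Big/2^m .$$

**Theorem 1.** Let $n$ be a positive integer and $[n]=\{1,\dots,n\}$. Every nonempty convex family $\mathcal F\subseteq 2^{[n]}$ contains an antichain of size at least $c_n|\mathcal F|$. The constant is best possible for every $n$, as $\mathcal F=2^{[n]}$ shows.

There is also a stronger version that does not mention the dimension.

**Theorem 2.** Let $\mathcal F$ be a finite nonempty convex family of finite sets in which every $x\in\mathcal F$ has at most $\Delta$ neighbours in $\mathcal F$, that is, sets $y\in\mathcal F$ with $|x\triangle y|=1$. If $\Delta$ is odd, $\mathcal F$ contains an antichain of size at least $c_\Delta|\mathcal F|$, and this is sharp for $\mathcal F=2^{[\Delta]}$. If $\Delta$ is even, $\mathcal F$ contains an antichain of size at least $c_{\Delta+1}|\mathcal F|$.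

**Definition.** A family $\mathcal F$ is *convex* if $A\subset B\subset C$ and $A,C\in\mathcal F$ imply $B\in\mathcal F$. An *antichain* is a family in which no member is a proper subset of another.

For example, $\{\emptyset,\{1\},\{2\}\}$ is convex, and $\{\emptyset,\{1\},\{1,2\}\}$ is not, because $\{2\}$ is missing. Any antichain is convex, and so is a union of consecutive levels of $2^{[n]}$.

Sperner's theorem says that the largest antichain in $2^{[n]}$ has size $\binom n{\lfloor n/2\rfloor}=c_n2^n$. So the full cube has an antichain that takes up a proportion $c_n$ of it, and no larger one. Theorem 1 says that among convex families the full cube is a worst case. This statement was conjectured by P. Frankl; it is recorded in the post "Amazing: Justin Gilmer gave a constant lower bound for the union-closed sets conjecture".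

Convexity cannot be dropped. For $n\ge2$ a maximal chain $\emptyset\subset\{1\}\subset\{1,2\}\subset\dots\subset[n]$ has $n+1$ members and no antichain of size $2$. Its proportion is $\frac1{n+1}$, which is less than $c_n$: the $n+1$ binomial coefficients $\binom nj$ sum to $2^n$ and are not all equal, so the largest exceeds $2^n/(n+1)$.

How do the two theorems compare? A set in $2^{[n]}$ has at most $n$ neighbours. So for odd $n$, Theorem 2 with $\Delta=n$ contains Theorem 1. For even $n$, Theorem 2 gives only $c_{n+1}$, and Theorem 1 gives the larger constant $c_n$. Nothing is claimed here about the constant $c_\Delta$ in Theorem 2 for even $\Delta$, nor about which families are extremal.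

## 2. Small cubes, and why levels are not enough

Here is a useful fact: *a convex family with at least three members contains two incomparable sets.* If not, it is a chain and has members $A\subset B\subset C$. Pick $i\in B\setminus A$ and $j\in C\setminus B$. By convexity $A\cup\{i\}$ and $A\cup\{j\}$ are both members, and they are incomparable.

**Theorem 1 for $n=1,2,3$.** For $n=1$ there are at most two sets and $c_1=\frac12$, so one set suffices. For $n=2$, $c_2=\frac12$: for $|\mathcal F|\le 2$ one set suffices, and for $|\mathcal F|\in\{3,4\}$ we need two incomparable sets, which the fact supplies. For $n=3$, $c_3=\frac38$. If $|\mathcal F|\le2$, one set suffices. If $3\le|\mathcal F|\le5$, then $c_3|\mathcal F|\le\frac{15}8$ and the fact suffices. If $|\mathcal F|\ge6$ we need three sets. If $\emptyset,[3]\in\mathcal F$, then $\mathcal F=2^{[3]}$ and the singletons work. Otherwise, by passing to complements if necessary (this preserves convexity and antichains), we may suppose $\emptyset\notin\mathcal F$. At most one further set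 is missing. If it is not a singleton, take the three singletons; if it is a singleton, take the three pairs.

**Theorem 2 for $\Delta=1$.** A chain of three sets would, by convexity, contain a set with a neighbour below and a neighbour above, hence two neighbours. So chains have at most two members. The minimal members form an antichain, and so do the non-minimal ones; one of the two has at least $|\mathcal F|/2=c_1|\mathcal F|$ members.

In the cube the best antichain is a level, so the first thing to try is the largest level $\{x\in\mathcal F:|x|=j\}$. This already fails for $n=4$. Take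
$$\mathcal F=\{\{1\},\{2,3\},\{2,3,4\}\}.$$
The only comparable pair is $\{2,3\}\subset\{2,3,4\}$, with nothing in between, so $\mathcal F$ is convex. Every level has at most one member, whereas $c_4|\mathcal F|=\frac98$. Of course $\{1\},\{2,3\}$ is an antichain of size $2$. The cardinality is the wrong height function here: $\{1\}$ is not connected to the rest and could be moved up by one. So we let the height function vary.

## 3. States, and binomial weights

Throughout, $\mathcal F$ is a finite nonempty convex family of finite sets.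

**Definition.** A *state* is a function $\sigma:\mathcal F\to2\mathbb Z$ such that $\sigma(y)\ge\sigma(x)+2$ whenever $x,y\in\mathcal F$ and $y=x\cup\{i\}$ with $i\notin x$.

For instance $\sigma(x)=2|x|$ is a state. In the example above, $\sigma(\{1\})=\sigma(\{2,3\})=0$, $\sigma(\{2,3,4\})=2$ is a state, and its zero set is the antichain we wanted.

*For every state $\sigma$, the set $\{\sigma=0\}$ is an antichain.* If $x\subsetneq y$ are in $\mathcal F$, add the elements of $y\setminus x$ to $x$ one at a time. By convexity all the intermediate sets are in $\mathcal F$, and $\sigma$ increases at each addition, so $\sigma(x)<\sigma(y)$.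

Nothing is lost by looking at zero sets of states. Given an antichain $\mathcal G\subseteq\mathcal F$, let $\sigma(x)$ be twice the largest number of steps in a chain of $\mathcal F$ from a member of $\mathcal G$ up to $x$, if $x$ contains a member of $\mathcal G$. Otherwise let $\sigma(x)$ be $-2$ times the largest number of members of a chain that starts at $x$, goes up, and uses only sets containing no member of $\mathcal G$. This is a state, and its zero set is $\mathcal G$.

So we want a state with many zeros. Counting zeros is a very rigid functional, and we soften it.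

**Definition.** For even $k\ge0$ and even $s$ let
$$g_k(s)=2^{-k}\binom{k}{(k+s)/2}\quad(\text{zero if }|s|>k),\qquad V_k(\sigma)=\sum_{x\in\mathcal F}g_k(\sigma(x)).$$

Thus $g_k(s)$ is the probability that a walk of $k$ independent fair $\pm1$ steps ends at $s$. For $k=2$ the values at $s=-2,0,2$ are $\frac14,\frac12,\frac14$. For $k=0$ only $g_0(0)=1$ is nonzero, so $V_0(\sigma)=|\{\sigma=0\}|$. For huge $k$ the weight $g_k$ is nearly constant on any fixed range, and $V_k(\sigma)$ is nearly proportional to $|\mathcal F|$. The plan is to start with huge $k$ and to come down to $k=0$ in steps of $2$, changing the state along the way.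

**Proposition 3.** Let $k\ge2$ be even and let $\sigma$ be a state on $\mathcal F$.

(a) If $\mathcal F\subseteq2^{[n]}$ with $n\ge2$ even and $N=n+k$, there is a state $\tau$ with $V_{k-2}(\tau)\ge\frac N{N-1}V_k(\sigma)$.

(b) If every member of $\mathcal F$ has at most $\Delta$ neighbours in $\mathcal F$, where $\Delta$ is odd, and $N=\Delta+k$, there is a state $\tau$ with $V_{k-2}(\tau)\ge\frac{N+1}NV_k(\sigma)$.

The factor in (a) is what the cube dictates. On $\mathcal F=2^{[n]}$ with $\sigma(x)=2|x|-n$, Vandermonde's identity gives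
$$V_k(\sigma)=2^{-k}\sum_j\binom nj\binom k{\frac{k+n}2-j}=2^{-k}\binom{n+k}{(n+k)/2}=2^nc_{n+k},$$
where we used $\binom k{(k+2j-n)/2}=\binom k{(k+n)/2-j}$. Keeping this $\sigma$ multiplies the value by $c_{N-2}/c_N$, which is $\frac N{N-1}$ by the next computation.

## 4. Descent from large $k$ to the antichain

**Facts about $c_m$.** If $m$ is odd then $\binom{m+1}{(m+1)/2}=2\binom m{(m-1)/2}$, so $c_{m+1}=c_m$. If $m\ge2$ is even then
$$\frac{c_m}{c_{m-2}}=\frac{m(m-1)}{4(m/2)^2}=\frac{m-1}m .$$
Hence $c_m$ is nonincreasing in $m$. For odd $N\ge3$ we get $c_{N-2}/c_N=c_{N-1}/c_{N+1}=\frac{N+1}N$. Also $c_{2L}=g_{2L}(0)$.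

**A limit.** For fixed even $R\ge0$ and $2L\ge R$,
$$\frac{g_{2L}(R)}{g_{2L}(0)}=\frac{L!\,L!}{(L+R/2)!\,(L-R/2)!}=\prod_{j=1}^{R/2}\frac{L-R/2+j}{L+j}\longrightarrow1\qquad(L\to\infty).$$

**Proposition 3(a) implies Theorem 1.** If $n$ is odd, then $c_n=c_{n+1}$, and $\mathcal F\subseteq2^{[n+1]}$ is still convex; so we may assume that $n$ is even. Let $w$ be the maximum size of an antichain in $\mathcal F$. Start with $\sigma_0(x)=2|x|-n$, which is a state with $|\sigma_0|\le n$, and with $k=2L\ge n$. Apply (a) for $k=2L,2L-2,\dots,2$. The factors $\frac N{N-1}=\frac{c_{N-2}}{c_N}$, with $N=n+2L,\dots,n+2$, multiply to $c_n/c_{n+2L}$. The last state has $V_0\le w$. Since $g_{2L}(s)$ decreases in $|s|$,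
$$w\ \ge\ V_{2L}(\sigma_0)\frac{c_n}{c_{n+2L}}\ \ge\ |\mathcal F|\,c_n\frac{g_{2L}(n)}{c_{n+2L}}\ \ge\ |\mathcal F|\,c_n\frac{g_{2L}(n)}{g_{2L}(0)},$$
where the last inequality is $c_{n+2L}\le c_{2L}=g_{2L}(0)$. Let $L\to\infty$: $w\ge c_n|\mathcal F|$.

**Proposition 3(b) implies Theorem 2.** If $\Delta$ is even, the degrees are also at most $\Delta+1$, so it suffices to treat odd $\Delta$. Start with $\sigma_0(x)=2|x|$, whose values lie in $[0,R]$ for some even $R$, and with $k=2L\ge R$. The factors $\frac{N+1}N=\frac{c_{N-2}}{c_N}$, with $N=\Delta+2L,\dots,\Delta+2$, multiply to $c_\Delta/c_{\Delta+2L}$. As before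
$$w\ \ge\ c_\Delta|\mathcal F|\frac{g_{2L}(R)}{c_{\Delta+2L}}\ \ge\ c_\Delta|\mathcal F|\frac{g_{2L}(R)}{g_{2L}(0)}\ \longrightarrow\ c_\Delta|\mathcal F| .$$
For $\mathcal F=2^{[\Delta]}$ there is equality by Sperner's theorem.

From here on we prove Proposition 3. The state $\sigma$ and the even number $k\ge2$ are fixed.

## 5. What shifting a label can gain

**The identities.** We compare weights of order $k-2$ with those of order $k$. Let $s$ be even, $|s|\le k$, $a=\frac{k+s}2$, $b=\frac{k-s}2$, so $g_k(s)=2^{-k}\frac{k!}{a!\,b!}$. Then $g_{k-2}(s)=2^{-k+2}\frac{(k-2)!}{(a-1)!(b-1)!}$ and $g_{k-2}(s+2)=2^{-k+2}\frac{(k-2)!}{a!\,(b-2)!}$ (terms with negative factorials are $0$), and symmetrically for $s-2$. Hence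
$$g_{k-2}(s)=g_k(s)\frac{k^2-s^2}{k(k-1)},\qquad g_{k-2}(s\pm2)=g_k(s)\frac{(k\mp s)(k\mp s-2)}{k(k-1)}. \tag{1}$$
Adding, and using $(k\pm s)+(k\mp s-2)=2(k-1)$,
$$\tfrac12\big(g_{k-2}(s)+g_{k-2}(s\pm2)\big)=g_k(s)\Big(1\mp\frac sk\Big). \tag{2}$$

**Global shifts.** The simplest new states are $\sigma$ and $\sigma\pm2$. Removing two steps from the walk gives
$$V_k(\sigma)=\tfrac14V_{k-2}(\sigma-2)+\tfrac12V_{k-2}(\sigma)+\tfrac14V_{k-2}(\sigma+2),$$
so one of the three has $V_{k-2}\ge V_k(\sigma)$. The gain is the factor $1$, and that can be all a global shift gives. Take $n=4$, $\mathcal F=\{\{1\},\{2,3,4\}\}$, $k=4$, $\sigma=2|x|-4$, with values $-2$ and $2$. Then $V_4(\sigma)=\frac14+\frac14=\frac12$. Keeping $\sigma$ gives $V_2=\frac14+\frac14=\frac12$. Shifting by $2$ gives labels $0,4$ and $V_2=\frac12+0$; shifting by $-2$ gives the same. Larger shifts give at most $\frac14$. But Proposition 3(a) asks for a factor $\frac87$.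

The cure in this example is plain: raise $\{1\}$ alone, or lower $\{2,3,4\}$ alone. Different parts of $\mathcal F$ should move in different directions. What stops us is an edge $y=x\cup\{i\}$ with $\sigma(y)=\sigma(x)+2$: if we raise $x$ we must raise $y$.

Let $P=\{x\in\mathcal F:|\sigma(x)|\le k\}$. For $x\in P$ write $\sigma=\sigma(x)$ and $g=g_k(\sigma(x))>0$.

**Definition.** A *tight edge* is a pair $(x,y)$ with $x,y\in P$, $y=x\cup\{i\}$, $i\notin x$, and $\sigma(y)=\sigma(x)+2$. It is an up-edge at $x$ and a down-edge at $y$.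

We need a set to be raised that is closed under going up tight edges, and one to be lowered that is closed under going down. If $f:P\to\mathbb R$ satisfies $f(x)\ge f(y)$ on all tight edges, then $\{f<\text{const}\}$ is closed upward and $\{f>\text{const}\}$ is closed downward. By (2), raising pays where $\sigma$ is negative on average and lowering where it is positive. So $f$ should imitate $\sigma$ as well as the constraint allows.

**Definition.** Let $f:P\to\mathbb R$ be the minimiser of $\sum_{x\in P}g(\sigma-f)^2$ subject to $f(x)\ge f(y)$ for all tight $(x,y)$. Let $E$ be the set of tight edges $(x,y)$ with $f(x)=f(y)$. The *blocks* are the connected components of the graph $(P,E)$.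

The minimiser exists and is unique: the objective is strictly convex and tends to infinity, and the feasible set is closed, convex and contains the constants.

*Example.* Let $k=2$, $\mathcal F=\{\{1\},\{1,2\}\}$, $\sigma=0,2$, so $g=\frac12,\frac14$. The edge is tight; $\sigma$ increases along it, and $f$ may not. The best $f$ is constant, equal to the weighted mean $\frac{0\cdot\frac12+2\cdot\frac14}{3/4}=\frac23$. There is one block.

We shall use a standard fact twice.

**KKT conditions.** Let $\Phi$ be convex and differentiable on $\mathbb R^d$, and let $z$ minimise $\Phi$ subject to finitely many affine constraints $\ell_i\le0$ and $h_j=0$. Then there are $\mu_i\ge0$ and $\varphi_j\in\mathbb R$ with $\nabla\Phi(z)+\sum\mu_i\nabla\ell_i+\sum\varphi_j\nabla h_j=0$ and $\mu_i\ell_i(z)=0$ for all $i$.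

**Step 1. The balance equation for $f$.** We want a certificate that no further splitting of a block is possible. Apply KKT to $\frac12\sum g(\sigma-f)^2$ with constraints $f(y)-f(x)\le0$. There are numbers $\lambda\ge0$ on tight edges with
$$g(\sigma-f)=\sum_{\rm down}\lambda-\sum_{\rm up}\lambda\qquad\text{at every }x\in P, \tag{3}$$
the sums being over the tight down-edges and up-edges at $x$, and $\lambda_e=0$ unless $e\in E$. We call $\lambda$ a flow. In the example, $\lambda=\frac13$: at the top $\frac14(2-\frac23)=\frac13$, at the bottom $\frac12(0-\frac23)=-\frac13$.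

**Step 2. Block quantities.** We record what is constant on a block $C$. Along $E$-edges $f$ does not change, so $f$ is constant on $C$. Also $\sigma-2|x|$ is constant on $C$. Put $G=\sum_Cg$ and $\Theta=\sum_Cg\sigma$. Summing (3) over $C$, each $\lambda_e$ cancels, so
$$\sum_Cg(\sigma-f)=0,\qquad f=\Theta/G .$$
Thus $f$ is a weighted mean of numbers in $[-k,k]$, and
$$t:=|f|/k\le1 .$$
Put further
$$K=\sum_Cg(k^2-\sigma^2),\qquad \pi=\frac K{k(k-1)G},\qquad\text{so}\quad\sum_Cg_{k-2}(\sigma)=\pi G$$
by (1). So $\pi$ is the gain of the block if it stays put.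

**Lemma 4 (shifting).** Let $0<\theta<1$ and $\rho\le1+\theta$. If every block with $t\le\theta$ has $\pi\ge\rho$, there is a state $\tau$ with $V_{k-2}(\tau)\ge\rho V_k(\sigma)$.

*Proof.* Let $S=\{x\in P:f(x)<-\theta k\}$, $T=\{x\in P:f(x)>\theta k\}$, $M=P\setminus(S\cup T)$; these are unions of blocks. Define
$$\tau_1=\sigma+2\text{ on }S\cup\{\sigma>k\},\qquad\tau_2=\sigma-2\text{ on }T\cup\{\sigma<-k\},$$
and $\tau_1=\sigma$, $\tau_2=\sigma$ elsewhere.

First we check that these are states. Let $y=x\cup\{i\}$ with $x,y\in\mathcal F$, $i\notin x$. If $\sigma(y)\ge\sigma(x)+4$, the gap shrinks by at most $2$ and remains at least $2$. Now let $\sigma(y)=\sigma(x)+2$. For $\tau_1$ we must see that if $x$ is raised, so is $y$. If $\sigma(x)>k$ then $\sigma(y)>k$. If $x\in S$, then either $\sigma(y)>k$, or $y\in P$, the edge is tight, $f(y)\le f(x)$ and $y\in S$. For $\tau_2$ we must see that if $y$ is lowered, so is $x$. If $\sigma(y)<-k$ then $\sigma(x)<-k$. If $y\in T$, then either $\sigma(x)<-k$, or $x\in P$, the edge is tight, $f(x)\ge f(y)$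 and $x\in T$.

Elements outside $P$ have $|\tau_1|,|\tau_2|>k$ and contribute $0$. Hence
$$\tfrac12\big(V_{k-2}(\tau_1)+V_{k-2}(\tau_2)\big)=\sum_S\tfrac12\big(g_{k-2}(\sigma)+g_{k-2}(\sigma+2)\big)+\sum_T\tfrac12\big(g_{k-2}(\sigma)+g_{k-2}(\sigma-2)\big)+\sum_Mg_{k-2}(\sigma).$$
By (2), a block in $S$ contributes $\sum_Cg(1-\sigma/k)=G(1-f/k)=G(1+t)$, and a block in $T$ contributes $G(1+f/k)=G(1+t)$; here $t>\theta$. A block in $M$ has $t\le\theta$ and contributes $\pi G$. So the average is at least $\rho\sum G=\rho V_k(\sigma)$, and one of $\tau_1,\tau_2$ will do. $\square$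

It remains to bound $\pi$ below for blocks with small $t$. With $v=\sum_Cg(\sigma-f)^2$ we have $\sum_Cg\sigma^2=v+f^2G$, so
$$K=(k^2-f^2)G-v. $$
So a block is good when its variance $v$ is small. The fact that the block could not be split, expressed by (3), must bound its variance.

## 6. A flow with a potential

The flow $\lambda$ in (3) need not be unique. We choose one that comes from a potential. The right edge weights are the binomial weights of order $k-1$: for even $s\in[-k,k-2]$ put
$$\omega_s=2^{-k}\binom{k-1}{(k+s)/2}=\frac{k-s}{2k}\,g_k(s)=\frac{k+s+2}{2k}\,g_k(s+2)>0 .$$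
With $a=\frac{k+s}2$, $b=\frac{k-s}2$ these equalities read $\frac{(k-1)!}{a!(b-1)!}=\frac bk\cdot\frac{k!}{a!\,b!}=\frac{a+1}k\cdot\frac{k!}{(a+1)!(b-1)!}$. For $e=(x,y)\in E$ put $\omega_e=\omega_{\sigma(x)}$.

**Step 3. The potential.** We want flow values that are differences of a function, because such differences are linked around squares. Among all $\lambda\ge0$ on $E$ that satisfy (3), choose the one minimising $\sum_E\lambda_e^2/\omega_e$; by Step 1 the feasible set is nonempty, and the minimum exists. Apply KKT to $\frac12\sum\lambda_e^2/\omega_e$ with inequality constraints $-\lambda_e\le0$ (multipliers $\mu_e\ge0$) and one equality constraint (3) for each $x$ (multiplier $\varphi(x)$, with a suitable sign). The edge $e=(x,y)$ is a down-edge at $y$ and an up-edge at $x$, so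
$$\frac{\lambda_e}{\omega_e}=\varphi(y)-\varphi(x)+\mu_e,\qquad\mu_e\lambda_e=0 .$$
If $\lambda_e>0$ then $\lambda_e/\omega_e=\varphi(y)-\varphi(x)$. If $\lambda_e=0$ then $\varphi(y)-\varphi(x)=-\mu_e\le0$. In both cases
$$\lambda_e=\omega_ea_e,\qquad a_e=(\varphi(y)-\varphi(x))^+ .$$

**Step 4. The balance equation in terms of $a_e$.** For $x\in P$ let $d$ and $u$ be the numbers of $E$-edges down and up at $x$, and $D=d+u$. Let $\alpha$ and $\beta$ be the sums of $a_e$ over the $E$-edges down and up at $x$, and
$$p=\alpha+\beta,\qquad q=\alpha-\beta .$$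
A down-edge at $x$ has weight $\omega_{\sigma-2}=\frac{k+\sigma}{2k}g$, an up-edge has weight $\omega_\sigma=\frac{k-\sigma}{2k}g$. Dividing (3) by $g/(2k)$,
$$(k+\sigma)\alpha-(k-\sigma)\beta=X,\qquad X:=2k(\sigma-f). \tag{4}$$
At $\sigma=-k$ there are no down-edges in $P$, and at $\sigma=k$ no up-edges; there the corresponding coefficient is $0$ as well. Note also that $X=kq+\sigma p$.

*Example.* Let $\mathcal F=2^{[2]}$, $k=2$, $\sigma=2|x|-2$. The weights $g$ are $\frac14$ (for $\emptyset$), $\frac12,\frac12$, $\frac14$ (for $[2]$). All four edges are tight. By symmetry the best nonincreasing $f$ is $f=0$, and there is one block. Equation (3) at $\emptyset$ reads $-\frac12=-\sum_{\rm up}\lambda$; the choice $\lambda=\frac14$ on all edges satisfies (3). Here $\omega_{-2}=\omega_0=\frac14$, so $a_e=1$ for all $e$, with $\varphi(x)=|x|$. Further $K=2\cdot\frac12\cdot4=4$, $G=\frac32$, $\pi=\frac{4}{2\cdot3/2}=\frac43=\frac N{N-1}$ with $N=4$.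

## 7. Squares and a quadratic inequality

**Step 5. Consecutive edges lie in squares.** This is the second place where convexity is used. Let $(x_0,x_1),(x_1,x_2)\in E$ with $x_1=x_0\cup\{i\}$, $x_2=x_1\cup\{j\}$, and let $x_1'=x_0\cup\{j\}$. Then $x_0\subset x_1'\subset x_2$, so $x_1'\in\mathcal F$. The state condition gives $\sigma(x_0)+2\le\sigma(x_1')\le\sigma(x_2)-2=\sigma(x_0)+2$. So $x_1'\in P$, and $(x_0,x_1')$, $(x_1',x_2)$ are tight. Finally $f(x_0)\ge f(x_1')\ge f(x_2)=f(x_0)$, so both edges are in $E$. Thus every pair consisting of a down-edge and an up-edge of $E$ at a vertex lies in a square all of whose edges are in $E$ (a *full square*), and in exactly one.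

**Step 6. The inequality on one square.** We compare products along the two paths with products at the two ends. Let $A=\varphi(x_1)-\varphi(x_0)$, $B=\varphi(x_1')-\varphi(x_0)$ and $\delta=\varphi(x_2)-\varphi(x_1)-\varphi(x_1')+\varphi(x_0)$. Then $\varphi(x_2)-\varphi(x_1')=A+\delta$ and $\varphi(x_2)-\varphi(x_1)=B+\delta$. Hence
$$a_{x_0x_1}-a_{x_1'x_2}=A^+-(A+\delta)^+,\qquad a_{x_0x_1'}-a_{x_1x_2}=B^+-(B+\delta)^+ .$$
Both are $\le0$ if $\delta\ge0$ and both are $\ge0$ if $\delta\le0$. So their product is nonnegative, that is,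
$$a_{x_0x_1}a_{x_1x_2}+a_{x_0x_1'}a_{x_1'x_2}\ \le\ a_{x_0x_1}a_{x_0x_1'}+a_{x_1x_2}a_{x_1'x_2}. \tag{5}$$

**Step 7. Summation over squares.** We sum (5) over a block with weights of order $k-2$ at the middle level. Put
$$\kappa(s)=g_k(s)(k^2-s^2)=k(k-1)g_{k-2}(s)\ \ge\ 0\qquad(s\text{ even}),$$
the equality being (1) for $|s|\le k$, while both sides vanish for $|s|>k$. Multiply (5) by $\kappa(\sigma(x_1))=\kappa(\sigma(x_1'))$ and sum over all full squares in a block $C$.

On the left, each pair (down-edge, up-edge) at each vertex occurs exactly once by Step 5. So the left side is $\sum_C\kappa(\sigma)\alpha\beta$.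

On the right, a square contributes the product over its two up-edges at the bottom vertex, with weight $\kappa(\sigma+2)$ where $\sigma$ is the level of that vertex, and the product over its two down-edges at the top vertex, with weight $\kappa(\sigma-2)$. Different squares give different pairs. Pairs that do not complete to a full square would only add nonnegative terms. The sum of $a_ea_{e'}$ over all unordered pairs of distinct up-edges at a vertex is $\frac12(\beta^2-\sum_{\rm up}a_e^2)$, and similarly for down-edges. After doubling,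
$$\sum_C2\kappa(\sigma)\alpha\beta\le\sum_C\Big[\kappa(\sigma+2)\Big(\beta^2-\sum_{\rm up}a_e^2\Big)+\kappa(\sigma-2)\Big(\alpha^2-\sum_{\rm down}a_e^2\Big)\Big].$$
An edge from level $s$ to level $s+2$ occurs in the $a_e^2$-terms with coefficient $\kappa(s+2)$ from its lower endpoint and $\kappa(s)$ from its upper endpoint. We give $\kappa(s)$ to the lower endpoint and $\kappa(s+2)$ to the upper one instead. Then
$$\sum_C\big[\kappa(\sigma+2)\beta^2+\kappa(\sigma-2)\alpha^2-2\kappa(\sigma)\alpha\beta\big]\ \ge\ \sum_C\kappa(\sigma)\Big[\sum_{\rm up}a_e^2+\sum_{\rm down}a_e^2\Big]\ \ge\ \sum_C\kappa(\sigma)\frac{p^2}D,$$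
the last step by Cauchy–Schwarz for the $D$ numbers $a_e$ at $x$. If $D=0$ then $p=0$, and terms with $D=0$ are read as $0$, here and below.

**Step 8. Simplification.** We rewrite the left side through $X$ and $p$. By (1), $\kappa(\sigma\pm2)=k(k-1)g_{k-2}(\sigma\pm2)=g\,(k\mp\sigma)(k\mp\sigma-2)$. So the left summand is
$$g\big\{(k-\sigma)(k-\sigma-2)\beta^2+(k+\sigma)(k+\sigma-2)\alpha^2-2(k^2-\sigma^2)\alpha\beta\big\}=g\big\{X^2-2(k+\sigma)\alpha^2-2(k-\sigma)\beta^2\big\}$$
by (4). Since $\alpha^2+\beta^2=\frac{p^2+q^2}2$ and $\alpha^2-\beta^2=pq$, and since $X=kq+\sigma p$,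
$$2(k+\sigma)\alpha^2+2(k-\sigma)\beta^2=kp^2+kq^2+2\sigma pq=kp^2+\frac{X^2-\sigma^2p^2}k .$$
So the left summand equals $g\{\frac{k-1}kX^2-\frac1k(k^2-\sigma^2)p^2\}$, and we have proved
$$\frac{k-1}k\sum_CgX^2\ \ge\ \sum_C\kappa(\sigma)\,p^2\Big(\frac1k+\frac1D\Big). \tag{6}$$

**Step 9. A linear identity.** We also need the first moment of $p$. Multiply (3) by $\sigma$ and sum over $C$: an edge $(x,y)$ contributes $\lambda_e(\sigma(y)-\sigma(x))=2\lambda_e$. So
$$\sum_Cg\sigma(\sigma-f)=2\sum_e\lambda_e=\sum_C\Big(\sum_{\rm down}\lambda+\sum_{\rm up}\lambda\Big)=\frac1{2k}\sum_Cg\big[(k+\sigma)\alpha+(k-\sigma)\beta\big].$$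
That is, $\sum_Cg\sigma X=\sum_Cg(kp+\sigma q)$. Inserting $q=(X-\sigma p)/k$ and multiplying by $k$,
$$(k-1)\sum_Cg\sigma X=\sum_C\kappa(\sigma)\,p. \tag{7}$$

## 8. The variance bound for a block

If $K=0$, then $|\sigma|=k$ on $C$. An $E$-edge would join levels $-k$ and $k$ that differ by $2$, which is impossible for $k\ge2$. So $C$ is a single point and $t=1$. Therefore $t<1$ implies $K>0$, and then we can define the average degree
$$\nu=\frac1K\sum_C\kappa(\sigma)D .$$

**Lemma 5.** For every block with $t<1$,
$$\pi\ \ge\ \frac{k+\nu}{k+\nu-1}\,(1-t^2). \tag{8}$$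

*Proof.* Since $\sum_Cg(\sigma-f)=0$, we have $\sum_Cg\sigma(\sigma-f)=v$, so $\sum_Cg\sigma X=2kv$. Also $\sum_CgX^2=4k^2v$. So (7) and (6) become
$$\sum_C\kappa(\sigma)p=2k(k-1)v,\qquad4k(k-1)v\ \ge\ \sum_C\kappa(\sigma)p^2\Big(\frac1k+\frac1D\Big).$$
By Cauchy–Schwarz over the points with $D>0$ (the others have $p=0$), and since $(\frac1k+\frac1D)^{-1}=\frac{kD}{k+D}$,
$$4k^2(k-1)^2v^2\ \le\ 4k(k-1)v\cdot\sum_C\kappa(\sigma)\frac{kD}{k+D}\ \le\ 4k(k-1)v\cdot K\frac{k\nu}{k+\nu}.$$
The last step is Jensen's inequality for the weights $\kappa(\sigma)/K$, because $\frac{kD}{k+D}=k-\frac{k^2}{k+D}$ is concave for $D\ge0$. Dividing by $4k^2(k-1)v$ (if $v=0$ the conclusion is trivial),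
$$(k-1)(k+\nu)\,v\ \le\ \nu K .$$
Insert $v=(k^2-f^2)G-K$ and $k^2-f^2=k^2(1-t^2)$:
$$(k-1)(k+\nu)k^2(1-t^2)G\ \le\ K\big[\nu+(k-1)(k+\nu)\big]=K\,k(k+\nu-1).$$
Dividing by $k^2(k-1)(k+\nu-1)G$ gives (8). $\square$

For the block $2^{[2]}$ with $k=2$ we have $\nu=2$, $t=0$, and (8) reads $\frac43\ge\frac43$.

## 9. Odd $\Delta$: proof of Theorem 2

Nothing in Sections 5–8 used an ambient cube. Let all degrees in $\mathcal F$ be at most the odd number $\Delta$, and $N=\Delta+k\ge3$. Then $D\le\Delta$ everywhere, so $\nu\le\Delta$. Since $m\mapsto\frac m{m-1}$ decreases for $m>1$, (8) gives $\pi\ge\frac N{N-1}(1-t^2)$ for every block with $t<1$. If $t\le\frac1N$, then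
$$\pi\ \ge\ \frac N{N-1}\cdot\frac{N^2-1}{N^2}=\frac{N+1}N .$$
Apply Lemma 4 with $\theta=\frac1N$ and $\rho=1+\theta=\frac{N+1}N$. This is Proposition 3(b), and with Section 4 it proves Theorem 2. $\blacksquare$

Theorem 1 for odd $n$ is contained in this. For even $n$ the same argument falls short. With $\nu\le n$ and $N=n+k$, a block that stays has gain at least $\frac N{N-1}(1-t^2)$, and a block that moves has gain $1+t$. The two bounds cross at $t=\frac1N$, at the value $\frac{N+1}N$, which is smaller than the required $\frac N{N-1}=1+\frac1{N-1}$. The moving blocks are fine if $t>\frac1{N-1}$. The trouble is in the blocks with $0<t\le\frac1{N-1}$, where the factor $1-t^2$ spoils the bound.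

The example $\mathcal F=\{\{1\},\{1,2\}\}$, $n=k=2$, $\sigma=0,2$, shows what has been wasted. Here $N=4$, $t=\frac13=\frac1{N-1}$, and the bound with $\nu\le2$ is $\frac43\cdot\frac89=\frac{32}{27}$. But $\kappa(0)=2$, $\kappa(2)=0$, so $K=2$, and really $\pi=\frac2{2\cdot3/4}=\frac43$. Both vertices have degree $1$, so $\nu=1$, and (8) gives $\frac32\cdot\frac89=\frac43$. The block is off centre, and it pays for that by missing edges. For even $n$ this is a general phenomenon, because a block sitting in $2^{[n]}$ can be displaced from the central position only by an integer.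

## 10. Even $n$: off-centre blocks miss edges

Let $n\ge2$ be even, $\mathcal F\subseteq2^{[n]}$, $N=n+k\ge4$, $\pi^*=\frac N{N-1}$. Fix a block $C$ with $t\le\frac1{N-1}$; in particular $t<1$ and $K>0$.

**Step 10. The number of missing edges.** We set up notation for the deficit of degrees. On $C$ write $\sigma=2|x|-r$ with $r$ constant. As $\sigma$ is even, $r$ is even; as $n$ is even, $m:=\frac{r-n}2$ is an integer. Then $|x|=\frac{n+\sigma}2+m$. A set $x\subseteq[n]$ has $|x|$ neighbours below and $n-|x|$ above in the cube, so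
$$\delta_d:=|x|-d\ge0,\qquad\delta_u:=n-|x|-u\ge0,\qquad\delta_d+\delta_u=n-D .$$
Hence
$$h:=n-\nu=\frac1K\sum_C\kappa(\sigma)(\delta_d+\delta_u)\ \ge\ 0 .$$
We want a lower bound for $h$. Note that $d=\frac{n+\sigma}2+m-\delta_d$ and $u=\frac{n-\sigma}2-m-\delta_u$.

**Step 11. Counting edges twice.** We count edges once from above and once from below, with two different weights, to get two identities for the deficits. Give an $E$-edge of $C$ from level $s$ to level $s+2$ first the weight $\omega_s$ and then $(s+1)\omega_s$. At its upper endpoint (level $\sigma=s+2$) we have $\omega_s=\frac{k+\sigma}{2k}g$ and $s+1=\sigma-1$; at its lower endpoint (level $\sigma=s$) we have $\omega_s=\frac{k-\sigma}{2k}g$ and $s+1=\sigma+1$. Hence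
$$\sum_Cg\big[(k+\sigma)d-(k-\sigma)u\big]=0,\qquad\sum_Cg\big[(\sigma-1)(k+\sigma)d-(\sigma+1)(k-\sigma)u\big]=0 .$$
Insert $d$ and $u$. In the first identity use
$$\tfrac12(k+\sigma)(n+\sigma)-\tfrac12(k-\sigma)(n-\sigma)=N\sigma,\qquad(k+\sigma)m+(k-\sigma)m=2km .$$
We get
$$\sum_Cg\big[(k+\sigma)\delta_d-(k-\sigma)\delta_u\big]=N\Theta+2kmG. \tag{9}$$
In the second identity use
$$\tfrac12(\sigma-1)(k+\sigma)(n+\sigma)-\tfrac12(\sigma+1)(k-\sigma)(n-\sigma)=\sigma\cdot N\sigma-(kn+\sigma^2)=(N-1)\sigma^2-kn,$$
$$(\sigma-1)(k+\sigma)+(\sigma+1)(k-\sigma)=2k\sigma-2\sigma=2(k-1)\sigma .$$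
We get
$$\sum_Cg\big[(\sigma-1)(k+\sigma)\delta_d-(\sigma+1)(k-\sigma)\delta_u\big]=\sum_Cg\big[(N-1)\sigma^2-kn\big]+2(k-1)m\Theta .$$
Now $\sum_Cg\sigma^2=k^2G-K$, $K=k(k-1)\pi G$, and $k^2(N-1)-kn=k(kN-k-n)=k(k-1)N$. So the first sum on the right is $k(k-1)G\,(N-(N-1)\pi)=-(N-1)k(k-1)G(\pi-\pi^*)$. Changing signs,
$$\mathcal V:=\sum_Cg\big[(\sigma+1)(k-\sigma)\delta_u-(\sigma-1)(k+\sigma)\delta_d\big]=(N-1)k(k-1)G(\pi-\pi^*)-2(k-1)m\Theta. \tag{10}$$

**Step 12. A lower bound for $h$.** We combine (9) and (10). In $hK=\sum_Cg(k^2-\sigma^2)(\delta_d+\delta_u)$ write $k-\sigma=(k-1)-(\sigma-1)$ in the $\delta_d$-terms and $k+\sigma=(k-1)+(\sigma+1)$ in the $\delta_u$-terms: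
$$hK=(k-1)\sum_Cg\big[(k+\sigma)\delta_d+(k-\sigma)\delta_u\big]+\mathcal V\ \ge\ (k-1)\,|N\Theta+2kmG|+\mathcal V .$$
The inequality holds because $(k+\sigma)\delta_d$ and $(k-\sigma)\delta_u$ are nonnegative, so their sum dominates the absolute value of their difference, and (9) evaluates that difference. Divide by $k(k-1)G$, and put $\vartheta=-f/k=-\Theta/(kG)$, so that $|\vartheta|=t$:
$$h\pi\ \ge\ |2m-N\vartheta|+2m\vartheta+(N-1)(\pi-\pi^*). \tag{11}$$

**Step 13. Use of the integrality of $m$.** We claim that $|2m-N\vartheta|+2m\vartheta\ge Nt$ (recall $t\le\frac1{N-1}$). The left side does not change when $(m,\vartheta)$ is replaced by $(-m,-\vartheta)$, so let $\vartheta=t$.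

* If $m=0$, there is equality.
* If $m\ge1$, the left side is at least $2m(1+t)-Nt\ge2+2t-Nt$. This is at least $Nt$, because $(N-1)t\le1$.
* If $m\le-1$, the left side is $2|m|+Nt-2|m|t=Nt+2|m|(1-t)\ge Nt$.

Hence
$$h\pi\ \ge\ Nt-(N-1)(\pi^*-\pi)\qquad\text{if }t\le\frac1{N-1}. \tag{12}$$
In the example of Section 9, $m=0$, $h=1$, $\pi=\pi^*=\frac43$, and both sides of (12) are $\frac43$. Without integrality the claim can fail: for $t>0$ and $m=\frac12Nt$, $\vartheta=t$, its left side would be $Nt^2<Nt$.

**Lemma 6.** If $t\le\frac1{N-1}$, then $\pi\ge\pi^*$.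

*Proof.* We play (8) against (12): (8) improves when $h$ is large, and (12) says that $h$ is large. Suppose $z:=\pi^*-\pi>0$. We have $k+\nu=N-h\ge k\ge2$. So (8), multiplied by $k+\nu-1=N-h-1>0$, says $\pi(N-h-1)\ge(N-h)(1-t^2)$, that is,
$$(N-h)(\pi-1+t^2)\ \ge\ \pi>0 .$$
Hence $\pi-1+t^2>0$. Moving the $h$-term to the right, and using $N(\pi-1)-\pi=(N-1)\pi-N=-(N-1)z$,
$$Nt^2-(N-1)z\ \ge\ h(\pi-1+t^2).$$
By (12), $h\ge\frac1\pi(Nt-(N-1)z)$. As $\pi-1+t^2>0$,
$$Nt^2-(N-1)z\ \ge\ \Big(1-\frac{1-t^2}\pi\Big)\big(Nt-(N-1)z\big).$$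
Expand the right side and cancel $-(N-1)z$:
$$\frac{1-t^2}\pi\big(Nt-(N-1)z\big)\ \ge\ Nt(1-t).$$
Multiply by $\frac\pi{1-t}>0$ to get $(1+t)(Nt-(N-1)z)\ge Nt\pi$, or
$$Nt(1+t-\pi)\ \ge\ (N-1)(1+t)z\ >\ 0 .$$
So $1+t-\pi>0$. Since $1+t\le1+\frac1{N-1}=\pi^*$, also $1+t-\pi\le z$. Therefore $Ntz\ge(N-1)(1+t)z$, so $Nt\ge(N-1)(1+t)$, that is, $t\ge N-1$. This contradicts $t<1$. $\square$

**Step 14. Conclusion for even $n$.** Apply Lemma 4 with $\theta=\frac1{N-1}$ and $\rho=1+\theta=\frac N{N-1}=\pi^*$. Its hypothesis is Lemma 6. It gives a state $\tau$ with $V_{k-2}(\tau)\ge\frac N{N-1}V_k(\sigma)$, which is Proposition 3(a). By Section 4 this proves the bound in Theorem 1, for even $n$ and hence for all $n$. That $c_n$ is best possible is Sperner's theorem for $\mathcal F=2^{[n]}$. $\blacksquare$
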